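\title{The Merris inequality for permanents:\\ a harmonic mean form and the cases of equality}

\begin{abstract}
The Merris conjecture states that $n\operatorname{per}A\ge\min_i\sum_j\operatorname{per}A(j|i)$ for every $n\times n$ doubly stochastic matrix $A$. We prove it for all $n$, in a stronger form: the minimum can be replaced by the harmonic mean, and only the row sums of $A$ matter. The proof applies Alexandrov's lemma on the signature of the form $\operatorname{per}(x,y,d_1,\dots,d_{n-2})$ to each pair of columns, with the vector of row sums as reference direction. We also determine the doubly stochastic matrices that give equality. For $n\ge2$ they are the matrix with all entries $1/n$ and, up to row and column permutations, $\frac12(I+\Pi_n)$, where $\Pi_n$ is the permutation matrix of an $n$-cycle.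
\end{abstract}

\section{Introduction}\label{sec:intro}

The permanent of an $n\times n$ matrix $A=(a_{ji})$ is
\[
\operatorname{per}A=\sum_{\sigma\in S_n}\prod_{j=1}^n a_{j\sigma(j)},
\]
where $S_n$ is the symmetric group. Throughout, $j$ indexes rows and $i,k$ index columns. We write $A(j|i)$ for the matrix obtained from $A$ by deleting row $j$ and column $i$, and we call the numbers $\operatorname{per}A(j|i)$ the \emph{minors} of $A$. Let $\Omega_n$ be the set of doubly stochastic matrices of order $n$, that is, nonnegative real matrices all of whose row sums and column sums equal $1$. The Merris conjecture states that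
\begin{equation}\label{eq:merris}
n\operatorname{per}A\ \ge\ \min_{1\le i\le n}\ \sum_{j=1}^n\operatorname{per}A(j|i)\qquad\text{for all }A\in\Omega_n .
\end{equation}
We take the problem from \cite{source}. The conjecture is well known in linear algebra and was open for $n\ge4$. We prove it for every $n$.

To see what \eqref{eq:merris} asserts, expand the permanent along column $i$: $\operatorname{per}A=\sum_ja_{ji}\operatorname{per}A(j|i)$. For $A\in\Omega_n$ this is an average of the minors in column $i$, weighted by the entries of that column, while $\frac1n\sum_j\operatorname{per}A(j|i)$ is the uniform average of the same minors. The uniform average is the permanent of the matrix obtained by replacing column $i$ with the flat column $(\frac1n,\dots,\frac1n)^T$. So \eqref{eq:merris} says that \emph{some column of $A$ can be flattened without increasing the permanent}. For the matrix $J_n$ with all entries $1/n$ flattening changes nothing, and equality holds. For the identity matrix the two sides are $n$ and $1$. For $n=2$ the matrix has rows $(s,1-s)$ and $(1-s,s)$, and \eqref{eq:merris} reads $2\bigl(s^2+(1-s)^2\bigr)\ge1$,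 that is, $(2s-1)^2\ge0$.

The flat column is the average of the columns of $A$, and this uses only the row sums. This suggests the right generality. Let $A\ge0$ (entrywise) have columns $c_1,\dots,c_n$, let $r=\sum_kc_k$ be its vector of row sums, and let $A_{i\leftarrow x}$ denote $A$ with column $i$ replaced by the vector $x$. Put
\begin{equation}\label{eq:PC}
P=\operatorname{per}A,\qquad C_i=\operatorname{per}A_{i\leftarrow r}=\sum_jr_j\operatorname{per}A(j|i).
\end{equation}
If all row sums are $1$, then $C_i=\sum_j\operatorname{per}A(j|i)$. For $n=1$, with the empty permanent equal to $1$, we have $C_1=P$ and all inequalities below are equalities. From now on $n\ge2$.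

One may ask for more than the minimum: which means of $C_1,\dots,C_n$ can be bounded by $nP$? Let $\mathbf 1=(1,\dots,1)^T$ and test on $A=\mathbf 1t^T$, where $t_i>0$ and $\sum_it_i=1$. Here $c_i=t_i\mathbf 1$ and $r=\mathbf 1$, so $C_i=P/t_i$ and $P\sum_i1/C_i=1$: the harmonic mean of the $C_i$ is exactly $nP$. Our main result is that these matrices are extremal.

\begin{theorem}\label{thm:harmonic}
If $A\ge0$ is an $n\times n$ matrix with $\operatorname{per}A>0$, then
\[
\operatorname{per}A\cdot\sum_{i=1}^n\frac1{C_i}\ \ge\ 1 .
\]
\end{theorem}

\begin{corollary}[Merris conjecture]\label{cor:merris}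
If $A\in\Omega_n$, then
\[
\min_iC_i\ \le\ \Bigl(\frac1n\sum_i\frac1{C_i}\Bigr)^{-1}\ \le\ n\operatorname{per}A,\qquad C_i=\sum_j\operatorname{per}A(j|i).
\]
\end{corollary}

The matrices $\mathbf 1t^T$ also show that Theorem~\ref{thm:harmonic} is sharp. Recall the power means $M_p(C)=\bigl(\frac1n\sum_iC_i^p\bigr)^{1/p}$, with $M_0$ the geometric mean; $M_p$ is strictly increasing in $p$ unless all $C_i$ are equal. If $t$ is not constant, then $M_p(C)>M_{-1}(C)=nP$ for every $p>-1$. So in the class of row-stochastic matrices both the exponent $-1$ and the constant are optimal.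

The only doubly stochastic matrix of the form $\mathbf 1t^T$ is $J_n$, and one would guess that $J_n$ is the only case of equality in \eqref{eq:merris}. For $n\ge3$ there is a second one, at the sparse end of $\Omega_n$.

\begin{theorem}\label{thm:equality}
For $A\in\Omega_n$, $n\ge2$, the following are equivalent:
\begin{itemize}
\item[(a)] $n\operatorname{per}A=\min_iC_i$;
\item[(b)] $\operatorname{per}A\cdot\sum_i1/C_i=1$;
\item[(c)] $\operatorname{per}A(j|i)=\operatorname{per}A$ for all $i,j$;
\item[(d)] $A=J_n$, or $A$ is, up to row and column permutations, $\frac12(I+\Pi_n)$, where $\Pi_n$ is the permutation matrix of an $n$-cycle.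
\end{itemize}
\end{theorem}

Section~\ref{sec:idea} explains the idea behind Theorem~\ref{thm:harmonic}, and Sections~\ref{sec:forms} and~\ref{sec:proof} prove it. Sections~\ref{sec:minors}--\ref{sec:classification} prove Theorem~\ref{thm:equality}.

\section{Permanents and matchings}\label{sec:prelim}

For $x_1,\dots,x_n\in\mathbb R^n$ let $\operatorname{per}(x_1,\dots,x_n)$ be the permanent of the matrix with these columns. It is multilinear and symmetric in the $x_i$. On nonnegative vectors it is nondecreasing in every entry, because its coefficients are nonnegative. If $\varepsilon_j$ is the $j$th unit vector, then $\operatorname{per}A_{i\leftarrow\varepsilon_j}=\operatorname{per}A(j|i)$; linearity in column $i$ gives the expansion along that column, and $\operatorname{per}A^T=\operatorname{per}A$ gives the expansion along a row. We write $A[T|K]$ for the submatrix with rows in $T$ and columns in $K$.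

The \emph{graph} of a nonnegative matrix is the bipartite graph with a vertex for each row, a vertex for each column, and an edge between row $j$ and column $i$ when $a_{ji}>0$. The permanent is the sum, over the perfect matchings of the graph, of the product of the entries on the matching; it is positive exactly when a perfect matching exists. For a set $K$ of columns let $\operatorname{supp}K$ be the set of rows that have a nonzero entry in some column of $K$. \emph{Hall's theorem} says that finite sets $U_1,\dots,U_m$ have distinct representatives $j_s\in U_s$ if and only if $|\bigcup_{s\in L}U_s|\ge|L|$ for every $L\subseteq\{1,\dots,m\}$. Thus a square matrix $A\ge0$ has $\operatorname{per}A>0$ if and only if $|\operatorname{supp}K|\ge|K|$ for every $K$. If $A\in\Omega_n$, the entries in the columns of $K$ sum to $|K|$ and lie in the rows of $\operatorname{supp}K$, whose entries sum to $|\operatorname{supp}K|$. Hence $\operatorname{per}A>0$ on $\Omega_n$; this also follows from Birkhoff's theorem that $A$ is a convex combination of permutation matrices.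

A path with an even number of vertices, the empty path included, has exactly one perfect matching, found by matching from one end. A cycle of even length has exactly two. We say that an $n\times n$ matrix is of \emph{cycle type} if all its nonzero entries are $\frac12$ and its graph is a single cycle through all $2n$ vertices. These are the matrices of the second kind in Theorem~\ref{thm:equality}(d). Indeed, if $\Pi_n$ represents the $n$-cycle $\pi$, then row $j$ of $\frac12(I+\Pi_n)$ is joined to the columns $j$ and $\pi(j)$, and the walk row $j$, column $\pi(j)$, row $\pi(j),\dots$ visits all vertices before it closes. Conversely, numbering the vertices around the cycle as column $1$, row $1$, column $2$, row $2,\dots$ joins row $j$ to the columns $j$ and $j+1\pmod n$. The matrix $J_2=\frac12(I+\Pi_2)$ is of cycle type, with a $4$-cycle as its graph.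

\section{Two columns at a time}\label{sec:idea}

Since $r=\sum_kc_k$, the number $C_i$ splits into permanents with a repeated column. Put
\[
P_{ik}=\operatorname{per}A_{i\leftarrow c_k},\qquad\text{so that}\qquad P_{ii}=P,\qquad C_i=\sum_kP_{ik}.
\]
Theorem~\ref{thm:harmonic} bounds the $C_i$ from above, so we need upper bounds for the $P_{ik}$. For $i\ne k$, freeze all columns except $c_i$ and $c_k$ and consider the symmetric bilinear form $B_{ik}(x,y)=\operatorname{per}\bigl(x,y,(c_l)_{l\ne i,k}\bigr)$ on $\mathbb R^n$. All the quantities above are values of this form: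
\begin{equation}\label{eq:values}
\begin{gathered}
B_{ik}(c_i,c_k)=P,\qquad B_{ik}(c_i,c_i)=P_{ki},\qquad B_{ik}(c_k,c_k)=P_{ik},\\
B_{ik}(c_k,r)=C_i,\qquad B_{ik}(c_i,r)=C_k .
\end{gathered}
\end{equation}

\subsection*{Order two}
Let $n=2$. Then $B_{12}(x,y)=x_1y_2+x_2y_1$, and
\[
P=a_{11}a_{22}+a_{12}a_{21},\qquad P_{12}=2a_{12}a_{22},\qquad P_{21}=2a_{11}a_{21}.
\]
From $C_1=P+P_{12}$ and $C_2=P+P_{21}$ we get
\[
P\Bigl(\frac1{C_1}+\frac1{C_2}\Bigr)-1=\frac{P^2-P_{12}P_{21}}{C_1C_2}=\frac{(\det A)^2}{C_1C_2}\ \ge\ 0 .
\]
So for $n=2$ the theorem is the product inequality $P_{12}P_{21}\le P^2$.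

\subsection*{Products are not enough in order three}
The inequalities $P_{ik}P_{ki}\le P^2$ hold for every $n$ (Remark~\ref{rem:product}), but they do not imply the theorem. Consider the array of numbers $P_{ii}=1$, $P_{12}=P_{23}=P_{31}=M$, $P_{21}=P_{32}=P_{13}=1/M$ with $M>1$. It satisfies all product inequalities, and its row sums are $1+M+1/M>3$, so their reciprocals add up to less than $1$. A bound on a product allows one factor to be large, and the large factors can be arranged cyclically. What is needed is a bound on a weighted \emph{sum} of $P_{ik}$ and $P_{ki}$, with weights that are consistent from one pair of columns to the next.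

\subsection*{The reference direction}
Return to $n=2$. The form $B_{12}$ is positive at $r$, since $B_{12}(r,r)=2r_1r_2$, and the vectors orthogonal to $r$ for this form are the multiples of $(r_1,-r_2)^T$, at which $B_{12}$ is negative. By \eqref{eq:values} the vector $v=C_1c_1-C_2c_2$ is orthogonal to $r$. Explicitly, $C_1=r_1a_{22}+r_2a_{12}$ and $C_2=r_1a_{21}+r_2a_{11}$ give $v=\det A\cdot(r_1,-r_2)^T$, so that $B_{12}(v,v)=-2r_1r_2(\det A)^2\le0$. Expanding $B_{12}(v,v)$ by \eqref{eq:values} and dividing by $C_1^2C_2^2$ turns this into
\[
\frac{P_{21}}{C_2^2}+\frac{P_{12}}{C_1^2}\ \le\ \frac{2P}{C_1C_2}.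
\]
This is a bound of the required kind. The weight of $P_{ik}$ is $1/C_i^2$, which does not depend on $k$, so that in a sum over all pairs the terms $P_{ik}$ reassemble to $C_i$. For the cyclic array above, where all row sums are equal, the same bound would read $M+1/M\le2$, which excludes the array. To run the argument for general $n$ we need to know that $B_{ik}$ is nonpositive on the orthogonal complement of $r$.

\section{Forms with at most one positive eigenvalue}\label{sec:forms}

By the eigenvalues of a symmetric bilinear form $B$ on $\mathbb R^n$ we mean those of its matrix $\bigl(B(\varepsilon_p,\varepsilon_q)\bigr)$, counted with multiplicity, and $\ker B=\{v:B(v,x)=0\text{ for all }x\}$.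

\begin{lemma}\label{lem:lorentz}
Let $B$ be a symmetric bilinear form on $\mathbb R^n$ with at most one positive eigenvalue. Suppose $B(z,z)>0$ and $B(v,z)=0$. Then $B(v,v)\le0$, and $B(v,v)=0$ implies $v\in\ker B$.
\end{lemma}

\begin{proof}
The eigenvectors with nonpositive eigenvalues span a subspace of dimension at least $n-1$ on which $B(x,x)\le0$. It meets every plane in a nonzero vector, so $B$ is not positive definite on any plane. If $B(v,v)>0$, then $B(\lambda v+\mu z,\lambda v+\mu z)=\lambda^2B(v,v)+\mu^2B(z,z)$ shows that $v,z$ span a plane on which $B$ is positive definite. Hence $B$ is negative semidefinite on $z^\perp=\{x:B(x,z)=0\}$. Suppose $B(v,v)=0$ and $x\in z^\perp$. Then $0\ge B(v+\tau x,v+\tau x)=2\tau B(v,x)+\tau^2B(x,x)$ for all real $\tau$, and small $\tau$ of either sign force $B(v,x)=0$. Also $B(v,z)=0$, and $\mathbb R^n=\mathbb Rz\oplus z^\perp$ because $B(z,z)\ne0$.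
\end{proof}

\begin{lemma}[Alexandrov]\label{lem:alexandrov}
Let $n\ge2$ and $d_1,\dots,d_{n-2}\in\mathbb R^n_{\ge0}$. The form $B(x,y)=\operatorname{per}(x,y,d_1,\dots,d_{n-2})$ on $\mathbb R^n$ has at most one positive eigenvalue.
\end{lemma}

For $n=3$ and a positive vector $d_1=(\delta_1,\delta_2,\delta_3)^T$ the matrix of $B$ has zero diagonal and off-diagonal entries $B(\varepsilon_p,\varepsilon_q)=\delta_s$, where $\{p,q,s\}=\{1,2,3\}$. Its trace is $0$ and its determinant is $2\delta_1\delta_2\delta_3>0$, so one eigenvalue is positive and two are negative. In general the eigenvalues cannot be located directly. Instead one shows that no eigenvalue passes through zero as the positive vectors $d_s$ vary, and one reads off the signs at a single point.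

\begin{proof}
The eigenvalues depend continuously on the $d_s$, and the condition that the second largest eigenvalue is $\le0$ is closed. So it suffices to treat entrywise positive $d_s$. For these we prove by induction on $n$ that $B$ is nonsingular with exactly one positive eigenvalue. For $n=2$ the form $x_1y_2+x_2y_1$ has eigenvalues $\pm1$.

Let $n\ge3$ and $v\in\ker B$. For each $j$ let $B_j(x,y)=\operatorname{per}(x,y,\varepsilon_j,d_2,\dots,d_{n-2})$. This is the permanent of order $n-1$ with columns $x,y,d_2,\dots,d_{n-2}$ and row $j$ deleted. As a form in the coordinates other than $j$, it is nonsingular with one positive eigenvalue by induction. By the symmetry of the permanent in its columns, $B_j(v,d_1)=B(v,\varepsilon_j)=0$, and $B_j(d_1,d_1)>0$ as the permanent of a positive matrix. Lemma~\ref{lem:lorentz} gives $B_j(v,v)\le0$, with equality only if all coordinates of $v$ other than the $j$th vanish. Expanding along $d_1$,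
\[
0=B(v,v)=\sum_j(d_1)_j\,B_j(v,v),
\]
and all $(d_1)_j$ are positive. So $B_j(v,v)=0$ for every $j$, and taking $j=1$ and $j=2$ gives $v=0$.

Thus $B$ is nonsingular on the convex set of positive tuples $(d_1,\dots,d_{n-2})$, and the number of positive eigenvalues is constant there. At $d_1=\dots=d_{n-2}=\mathbf 1$ the matrix of $B$ is $(n-2)!\,(\mathbf 1\mathbf 1^T-I)$, with the simple eigenvalue $(n-2)!\,(n-1)$ and the eigenvalue $-(n-2)!$ of multiplicity $n-1$.
\end{proof}

\section{The harmonic mean inequality}\label{sec:proof}

\begin{proof}[Proof of Theorem~\ref{thm:harmonic}]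
Since $0\le c_i\le r$ entrywise, monotonicity gives $C_i\ge P>0$ and $B_{ik}(r,r)\ge B_{ik}(c_i,c_k)=P>0$. For $i\ne k$ put
\[
v_{ik}=C_ic_i-C_kc_k .
\]
By \eqref{eq:values}, $B_{ik}(v_{ik},r)=C_iC_k-C_kC_i=0$. Lemmas~\ref{lem:alexandrov} and~\ref{lem:lorentz}, with $z=r$, give $B_{ik}(v_{ik},v_{ik})\le0$. By \eqref{eq:values} again, $B_{ik}(v_{ik},v_{ik})=C_i^2P_{ki}-2PC_iC_k+C_k^2P_{ik}$, so
\begin{equation}\label{eq:pair}
0\ \le\ -\frac{B_{ik}(v_{ik},v_{ik})}{C_i^2C_k^2}=\frac{2P}{C_iC_k}-\frac{P_{ki}}{C_k^2}-\frac{P_{ik}}{C_i^2}.
\end{equation}
Let $H=\sum_i1/C_i>0$ and sum over the pairs $i<k$. The first terms add up to $PH^2-\sum_iP/C_i^2$. In the other terms every ordered pair $(i,k)$ with $i\ne k$ occurs once, so they add up to $-\sum_iC_i^{-2}\sum_{k\ne i}P_{ik}=-\sum_i(C_i-P)/C_i^2$. Therefore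
\begin{equation}\label{eq:identity}
H\,(PH-1)=-\sum_{i<k}\frac{B_{ik}(v_{ik},v_{ik})}{C_i^2C_k^2}\ \ge\ 0,
\end{equation}
and $PH\ge1$.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:merris}]
For $A\in\Omega_n$ we have $\operatorname{per}A>0$ and $r=\mathbf 1$. The first inequality holds because $1/C_k\le1/\min_iC_i$ for every $k$. The second is Theorem~\ref{thm:harmonic}.
\end{proof}

\begin{remark}\label{rem:product}
Since $P_{ki}/C_k^2+P_{ik}/C_i^2\ge2\sqrt{P_{ik}P_{ki}}/(C_iC_k)$, inequality \eqref{eq:pair} implies the product inequality $P_{ik}P_{ki}\le P^2$ of Section~\ref{sec:idea}.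
\end{remark}

\begin{remark}[The hypotheses]
Column sums are not used. The assumption $\operatorname{per}A>0$ makes $C_i$ and $B_{ik}(r,r)$ positive, and nonnegativity enters there and in Lemma~\ref{lem:alexandrov}. It cannot be dropped: the matrix with rows $(3,-2)$ and $(0,1)$ has $r=\mathbf 1$, $P=3$, $C_1=-1$, $C_2=3$, so $PH=-2$.
\end{remark}

\begin{remark}[Weights]
Let $A\ge0$, $\operatorname{per}A>0$, $t>0$ and $z=At$. The matrix $A\operatorname{diag}(t)$ has permanent $\operatorname{per}A\prod_lt_l$ and row sums $z$, and its $i$th number $C_i$ is $\operatorname{per}A_{i\leftarrow z}\prod_{l\ne i}t_l$. Theorem~\ref{thm:harmonic} gives $\sum_it_i\operatorname{per}A/\operatorname{per}A_{i\leftarrow z}\ge1$.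
\end{remark}

\begin{remark}[Row-stochastic matrices]
The inequality $\min_iC_i\le n\operatorname{per}A$ holds for every row-stochastic $A$, including those with $\operatorname{per}A=0$: apply Theorem~\ref{thm:harmonic} to the positive row-stochastic matrix $(1-\tau)A+\tau J_n$ and let $\tau\to0^+$.
\end{remark}

\section{Equality forces equal minors}\label{sec:minors}

From now on $A\in\Omega_n$, so $r=\mathbf 1$ and $P>0$. We prove Theorem~\ref{thm:equality} through the implications (d)$\Rightarrow$(c)$\Rightarrow$(a)$\Rightarrow$(b)$\Rightarrow$(c) in this section and (c)$\Rightarrow$(d) in Section~\ref{sec:classification}.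

\begin{proof}[Proof of {\rm(d)$\Rightarrow$(c)$\Rightarrow$(a)$\Rightarrow$(b)}]
For $J_n$ the permanent is $n!/n^n$ and each minor is $(n-1)!/n^{n-1}$, the same number. Let $A$ be of cycle type. The cycle has two perfect matchings, so $P=2\cdot2^{-n}$. Rows and columns alternate along the cycle, so deleting one row vertex and one column vertex leaves two paths, possibly empty, with an even number of vertices each. They have exactly one perfect matching, with $n-1$ edges in total, so each minor is $2^{-(n-1)}=P$. This proves (d)$\Rightarrow$(c). If (c) holds, then $C_i=nP$ for all $i$, which gives (a). If (a) holds, the two ends of the chain in Corollary~\ref{cor:merris} agree, so the harmonic mean is $nP$, which is (b).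
\end{proof}

The remaining implications use a combinatorial consequence of positive minors: Hall's condition holds with one unit to spare.

\begin{lemma}\label{lem:positive}
Let $A\in\Omega_n$ have all minors positive. Then $|\operatorname{supp}K|\ge|K|+1$ for every set $K$ of columns with $1\le|K|\le n-1$, and the graph of $A$ is connected.
\end{lemma}

\begin{proof}
Suppose $|\operatorname{supp}K|\le|K|$, and take $i\notin K$ and $j\in\operatorname{supp}K$. In $A(j|i)$ the columns of $K$ are supported on at most $|K|-1$ rows, so $\operatorname{per}A(j|i)=0$, a contradiction. Now let $T$ and $K$ be the rows and the columns in a connected component of the graph. No row or column of $A$ is zero, so $K\ne\emptyset$ and $T=\operatorname{supp}K$. The entries of $A[T|K]$ sum to $|T|$ by rows and to $|K|$ by columns. So $|\operatorname{supp}K|=|K|$, which forces $|K|=|T|=n$.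
\end{proof}

\begin{proof}[Proof of {\rm(b)$\Rightarrow$(c)}]
If $PH=1$, every term in \eqref{eq:identity} vanishes, and Lemma~\ref{lem:lorentz} gives $v_{ik}\in\ker B_{ik}$ for all $i\ne k$. Test this against $\varepsilon_j$. Since $B_{ik}(c_i,\varepsilon_j)=\operatorname{per}A(j|k)$ and $B_{ik}(c_k,\varepsilon_j)=\operatorname{per}A(j|i)$, we get $C_i\operatorname{per}A(j|k)=C_k\operatorname{per}A(j|i)$. So $\operatorname{per}A(j|i)/C_i$ does not depend on $i$, and with $x_i=C_i/P>0$ the matrix of minors has the rank-one form
\[
\operatorname{per}A(j|i)=P\,g_jx_i,\qquad g_j\ge0 .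
\]
We must show that $g_jx_i=1$. The expansions of $P$ along row $j$ and along column $i$ read
\[
\sum_ia_{ji}\,g_jx_i=1,\qquad\sum_ja_{ji}\,g_jx_i=1 .
\]
The first shows $g_j>0$, so all minors are positive. Together they say that $E=(e_{ji})=(g_ja_{ji}x_i)$ is doubly stochastic: a rescaling of the rows and columns of $A$ lands in $\Omega_n$ again. Such a rescaling must be trivial. Indeed, $E-A$ has zero row and column sums, so
\[
0=\sum_{j,i}(e_{ji}-a_{ji})(\log g_j+\log x_i)=\sum_{j,i}a_{ji}\,(g_jx_i-1)\log(g_jx_i).
\]
The function $(\tau-1)\log\tau$ is nonnegative for $\tau>0$ and vanishes only at $\tau=1$. Hence $g_jx_i=1$ whenever $a_{ji}>0$, that is, along every edge of the graph of $A$. Two rows with a common neighbor then have the same $g_j$, and two columns with a common neighbor have the same $x_i$. The graph is connected by Lemma~\ref{lem:positive}, so $g$ and $x$ are constant and $g_jx_i=1$ for all $j,i$.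
\end{proof}

The column sums are needed here. The row-stochastic matrix $\mathbf 1t^T$ satisfies (b), but its minors are $P/(nt_i)$, and these equal $P$ only for constant $t$.

\section{When the form is nonsingular}\label{sec:nonsingular}

Suppose (c) holds. Then for $i\ne k$ and all $j$,
\begin{equation}\label{eq:kernel}
B_{ik}(c_i-c_k,\varepsilon_j)=\operatorname{per}A(j|k)-\operatorname{per}A(j|i)=0,
\end{equation}
so $c_i-c_k\in\ker B_{ik}$. If all these forms are nonsingular, all columns are equal and $A=J_n$. The proof of Lemma~\ref{lem:alexandrov} gives nonsingularity for positive columns, but $A$ may have zeros, and then the form can degenerate. For $n=3$ the determinant is $2\delta_1\delta_2\delta_3$, and for $d_1=(\frac12,\frac12,0)^T$ the kernel is spanned by $(1,-1,0)^T$. This degeneration is what makes room for the matrices of cycle type. The next lemma shows that it is excluded by Hall's condition with two units to spare, which for $n=3$ says exactly that $d_1$ is positive.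

\begin{lemma}\label{lem:nonsingular}
Let $n\ge2$, and let $d_1,\dots,d_{n-2}\in\mathbb R^n_{\ge0}$ have supports $U_1,\dots,U_{n-2}$ with
\begin{equation}\label{eq:N}
\Bigl|\bigcup_{s\in L}U_s\Bigr|\ \ge\ |L|+2\qquad\text{for all nonempty }L\subseteq\{1,\dots,n-2\}.
\end{equation}
Then $B(x,y)=\operatorname{per}(x,y,d_1,\dots,d_{n-2})$ is nonsingular.
\end{lemma}

Induction on $n$ is not available, because deleting a row and a vector need not preserve \eqref{eq:N}. We show instead that a kernel vector remains one when the $d_s$ are deformed inside their supports, and then deform them to unit vectors.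

\begin{proof}
For $n=2$ the form $x_1y_2+x_2y_1$ is nonsingular. Let $n\ge3$ and $v\in\ker B$.

\emph{Step 1: changing one vector.} Fix $s$ and $j\in U_s$, and let $B_j(x,y)=\operatorname{per}\bigl(x,y,\varepsilon_j,(d_l)_{l\ne s}\bigr)$. It has at most one positive eigenvalue by Lemma~\ref{lem:alexandrov}, and $B_j(v,d_s)=B(v,\varepsilon_j)=0$. We claim $B_j(d_s,d_s)>0$. This is the permanent of the $n-1$ columns $d_s,d_s,(d_l)_{l\ne s}$ on the $n-1$ rows other than $j$, and we check Hall's condition. Take the columns $d_l$, $l\in L$, where $s\notin L$, together with $m\in\{0,1,2\}$ copies of $d_s$. If $m=0$ and $L\ne\emptyset$, the support outside row $j$ has at least $|L|+2-1$ elements by \eqref{eq:N}. If $m\ge1$, then \eqref{eq:N} for $L\cup\{s\}$ gives at least $(|L|+1)+2-1=|L|+2$ elements. In both cases this is at least $|L|+m$.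

Lemma~\ref{lem:lorentz} gives $B_j(v,v)\le0$ for all $j\in U_s$. Since $\sum_{j\in U_s}(d_s)_jB_j(v,v)=B(v,v)=0$ with positive coefficients, $B_j(v,v)=0$, and so $v\in\ker B_j$ for each $j\in U_s$. By linearity, $\operatorname{per}\bigl(v,x,d',(d_l)_{l\ne s}\bigr)=0$ for all $x$ and all $d'$ supported in $U_s$.

\emph{Step 2: changing all vectors.} If $d'\ge0$ has support exactly $U_s$, the new family satisfies \eqref{eq:N} and, by Step~1, $v$ lies in the kernel of its form. Repeating this for $s=1,\dots,n-2$ gives
\[
\operatorname{per}(v,x,d_1',\dots,d_{n-2}')=0
\]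
for all $x$, whenever each $d_s'$ is positive on $U_s$ and zero elsewhere. Such vectors span the space of all vectors supported in $U_s$, so by multilinearity the identity holds for all real $d_s'$ supported in $U_s$.

\emph{Step 3: unit vectors.} Let $p\ne q$ be two rows. By \eqref{eq:N} the sets $U_s\setminus\{p,q\}$ satisfy Hall's condition, so they have distinct representatives $j_s$, and these $n-2$ rows are all the rows other than $p,q$. With $d_s'=\varepsilon_{j_s}$ the identity becomes $v_px_q+v_qx_p=0$ for all $x$. Hence $v_p=v_q=0$, and $v=0$.
\end{proof}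

\section{Doubly stochastic matrices with equal minors}\label{sec:classification}

It remains to prove (c)$\Rightarrow$(d). By Lemma~\ref{lem:positive}, a matrix satisfying (c) has $|\operatorname{supp}K|\ge|K|+1$ for $1\le|K|\le n-1$. Either Lemma~\ref{lem:nonsingular} applies, or some set $K$ with $|K|\le n-2$ attains this bound. Such a set produces a block of zeros, along which we cut $A$ into two smaller doubly stochastic matrices that again satisfy (c). Induction identifies the two pieces, but not the way they are glued. The gluing is decided by the minors at the positions of the zero block.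

\begin{example}\label{ex:three}
For $0\le s\le\frac12$ consider
\[
A=\begin{pmatrix}\frac12&s&\frac12-s\\[2pt]\frac12&\frac12-s&s\\[2pt]0&\frac12&\frac12\end{pmatrix}\in\Omega_3 .
\]
Deleting row $1$ or $2$ and column $2$ or $3$ leaves a triangular matrix with diagonal $\frac12,\frac12$. Deleting row $1$ or $2$ and column $1$, or row $3$ and column $2$ or $3$, leaves a matrix with a line $(\frac12,\frac12)$ and a parallel line with entries $s$ and $\frac12-s$. So eight minors equal $\frac14$ for every $s$. The ninth, at the zero entry, is $s^2+(\frac12-s)^2$. It equals $\frac14$ only for $s=0$ and $s=\frac12$, and then $A$ is of cycle type.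
\end{example}

To evaluate the analogue of the ninth minor we need the subpermanents of the pieces one order further down.

\begin{lemma}\label{lem:pieces}
Let $X'=[X\,|\,z]$ have order $m\ge2$ and last column $z$. Suppose that $X'=J_m$, and put $\alpha=m$, or that $X'$ is of cycle type, and put $\alpha=2$; for $m=2$ the two cases coincide. Let $\xi$ be the common value of the minors of $X'$. Then $z$ has exactly $\alpha$ nonzero entries, each equal to $1/\alpha$. If $z_p,z_q\ne0$ with $p\ne q$, then deleting the rows $p,q$ and any one column from $X$ leaves a matrix with permanent $\frac{\alpha}{\alpha-1}\xi$.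
\end{lemma}

\begin{proof}
For $X'=J_m$ all entries of $z$ are $1/m$, we have $\xi=(m-1)!/m^{m-1}$, and the permanent in question is $(m-2)!/m^{m-2}=\frac m{m-1}\xi$. For $X'$ of cycle type, $\xi=2^{-(m-1)}$ and $z$ has two entries $\frac12$, in rows $p$ and $q$. The graph of $X$ is the cycle with the last column vertex removed, a path from $p$ to $q$. Deleting $p$ and $q$ leaves an alternating path that begins and ends with a column vertex. Deleting a further column vertex leaves two paths, possibly empty, each with a column at one end and a row at the other, hence with an even number of vertices. There is one perfect matching, with $m-2$ edges, and the permanent is $2^{-(m-2)}=2\xi$.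
\end{proof}

\begin{proof}[Proof of {\rm(c)$\Rightarrow$(d)}]
We use induction on $n$. For $n=2$ the minors are the entries $s$ and $1-s$, so (c) forces $s=\frac12$. Let $n\ge3$.

\medskip\noindent\emph{Case 1: $|\operatorname{supp}K|\ge|K|+2$ whenever $1\le|K|\le n-2$.}
For $i\ne k$ the columns $c_l$, $l\ne i,k$, satisfy \eqref{eq:N}, so $B_{ik}$ is nonsingular and \eqref{eq:kernel} gives $c_i=c_k$. All columns are equal and sum to $\mathbf 1$, so $A=J_n$.

\medskip\noindent\emph{Case 2: some $K$ with $1\le|K|\le n-2$ has $|\operatorname{supp}K|=|K|+1$.}
Let $T=\operatorname{supp}K$, $m=|T|$ and $\ell=n+1-m$. Then $|K|=m-1$, $|K^c|=\ell$, $|T^c|=\ell-1$ and $2\le m,\ell\le n-1$. Order the rows as $T,T^c$ and the columns as $K,K^c$, and write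
\[
A=\begin{pmatrix}X&Z\\0&Y\end{pmatrix},\qquad X'=[\,X\,|\,z\,],\qquad Y'=\begin{pmatrix}Y\\ \zeta^T\end{pmatrix},
\]
where $z$ is the vector of row sums and $\zeta$ the vector of column sums of $Z$. The rows in $T$ have total mass $m$, of which $X$ carries $|K|=m-1$, so the entries of $Z$ sum to $1$. The columns of $X$ and the rows of $Y$ sum to $1$ because of the zero block. Hence $X'\in\Omega_m$ and $Y'\in\Omega_\ell$.

\smallskip\noindent\emph{The pieces satisfy} (c). Let $\xi_j=\operatorname{per}X[T\setminus j\,|\,K]$ for $j\in T$ and $\eta_i=\operatorname{per}Y[T^c|K^c\setminus i]$ for $i\in K^c$. These are the minors of $X'$ along its last column and of $Y'$ along its last row. In any minor of $A$, a perfect matching sends the surviving columns of $K$ into $T$, and the rows of $T$ left over are matched into $K^c$ through $Z$. We count these rows for each position of the deleted entry.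

If $j\in T$ and $i\in K^c$, no row is left over, and $P=\operatorname{per}A(j|i)=\xi_j\eta_i$. As this holds for all such $j,i$ and $P>0$, the numbers $\xi_j=\xi$ and $\eta_i=\eta$ are constant, and $\xi\eta=P$.

If $j\in T$ and $k\in K$, one row $j'\in T\setminus j$ is left over and is matched to a column $i'\in K^c$. So
\[
P=\sum_{j'}\sum_{i'}\operatorname{per}X[T\setminus\{j,j'\}|K\setminus k]\;a_{j'i'}\,\eta_{i'}
=\eta\sum_{j'}z_{j'}\operatorname{per}X[T\setminus\{j,j'\}|K\setminus k]=\eta\operatorname{per}X'(j|k),
\]
the last step being the expansion along $z$. Thus all minors of $X'$ equal $\xi$, and $\operatorname{per}X'=\sum_jz_j\xi=\xi$.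

If $j\in T^c$ and $i\in K^c$, one row $j'\in T$ is left over and is matched to a column $i'\in K^c\setminus i$. So
\[
P=\sum_{j'}\sum_{i'}\xi_{j'}\,a_{j'i'}\operatorname{per}Y[T^c\setminus j|K^c\setminus\{i,i'\}]
=\xi\sum_{i'}\zeta_{i'}\operatorname{per}Y[T^c\setminus j|K^c\setminus\{i,i'\}]=\xi\operatorname{per}Y'(j|i).
\]
Thus all minors of $Y'$ equal $\eta$, and $\operatorname{per}Y'=\sum_i\zeta_i\eta=\eta$.

By induction each of $X'$ and $Y'$ is flat ($J_m$ or $J_\ell$) or of cycle type. Apply Lemma~\ref{lem:pieces} to $X'$, with parameter $\alpha\ge2$, and to $(Y')^T=[\,Y^T|\,\zeta\,]$, which is of the same type as $Y'$, with parameter $\beta\ge2$. Then $Z$ has exactly $\alpha$ nonzero rows, each with sum $1/\alpha$, and exactly $\beta$ nonzero columns, each with sum $1/\beta$.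

\smallskip\noindent\emph{The minor at the zero block.} Fix $j\in T^c$ and $k\in K$; both sets are nonempty. Now $m-2$ columns of $K$ are matched into the $m$ rows of $T$, so two rows are left over, and
\[
\xi\eta=P=\sum_{\{p,q\}\subseteq T}\ \sum_{\{i,i'\}\subseteq K^c}u_{pq}\,w_{ii'}\operatorname{per}Z[p,q\,|\,i,i'],
\]
where $u_{pq}=\operatorname{per}X[T\setminus\{p,q\}|K\setminus k]$ and $w_{ii'}=\operatorname{per}Y[T^c\setminus j|K^c\setminus\{i,i'\}]$. Only pairs of nonzero rows and pairs of nonzero columns of $Z$ contribute, and for these Lemma~\ref{lem:pieces} gives $u_{pq}=\frac\alpha{\alpha-1}\xi$ and $w_{ii'}=\frac\beta{\beta-1}\eta$. Let $\sigma_2(Z)$ be the sum of all $2\times2$ subpermanents of $Z$. Dividing by $\xi\eta$,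
\begin{equation}\label{eq:sigma}
\sigma_2(Z)=\Bigl(1-\frac1\alpha\Bigr)\Bigl(1-\frac1\beta\Bigr).
\end{equation}
On the other hand, $2\sigma_2(Z)$ is the sum of the products of two entries of $Z$ over the ordered pairs of positions in different rows and different columns. All ordered pairs contribute $1^2$, those in a common row contribute $\sum_jz_j^2=1/\alpha$, those in a common column contribute $\sum_i\zeta_i^2=1/\beta$, and those in both contribute $\|Z\|^2$, the sum of the squares of the entries. Hence $2\sigma_2(Z)=1-\frac1\alpha-\frac1\beta+\|Z\|^2$, and \eqref{eq:sigma} becomes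
\begin{equation}\label{eq:norm}
\|Z\|^2=1-\frac1\alpha-\frac1\beta+\frac2{\alpha\beta}.
\end{equation}

This asks $Z$ to be concentrated, while its line sums force it to be spread out. Each entry of $Z$ is at most $\min(\frac1\alpha,\frac1\beta)$ and the entries sum to $1$, so $\|Z\|^2\le\min(\frac1\alpha,\frac1\beta)$. If $\alpha\le\beta$, then $\|Z\|^2\le\frac1\beta$ and \eqref{eq:norm} give
\[
0\ \ge\ 1-\frac1\alpha-\frac2\beta+\frac2{\alpha\beta}=\Bigl(1-\frac1\alpha\Bigr)\Bigl(1-\frac2\beta\Bigr),
\]
so $\beta\le2$ and $2\le\alpha\le\beta\le2$. Both \eqref{eq:norm} and the bound are symmetric in $\alpha$ and $\beta$, so $\alpha=\beta=2$ also when $\beta\le\alpha$. Now $\|Z\|^2=\frac12$, and the sum of $a_{ji}(\frac12-a_{ji})$ over the entries of $Z$ is $\frac12-\frac12=0$ with nonnegative terms. So $Z$ has exactly two nonzero entries, both $\frac12$. Since $Z$ has two nonzero rows and two nonzero columns, these entries lie in different rows and different columns.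

\smallskip\noindent\emph{Gluing.} Since $\alpha=\beta=2$, both $X'$ and $Y'$ are of cycle type; recall that $J_2$ is. The graph of $X$ is a path through all of $T\cup K$ whose ends are the two rows where $z\ne0$. The graph of $Y$ is a path through all of $T^c\cup K^c$ whose ends are the two columns where $\zeta\ne0$. The two entries of $Z$ join the ends of the first path bijectively to the ends of the second. The result is a single cycle through all $(2m-1)+(2\ell-1)=2n$ vertices, and all nonzero entries of $A$ are $\frac12$. So $A$ is of cycle type, and Theorem~\ref{thm:equality} is proved.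
\end{proof}

\begin{thebibliography}{1}
\bibitem{source} \emph{The Inequalities of Merris and Foregger for Permanents}, \texttt{https://mdpi.com/2073-8994/13/10/1782}.
\end{thebibliography}
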